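# Composition operators between balls: a forced gain in the Bergman weight

## 1. Powers of $2z_1z_2$ on the ball of $\mathbb{C}^2$

Let $B^2$ be the open unit ball of $\mathbb{C}^2$, $S$ its boundary sphere, and $\sigma$ the normalized surface measure on $S$. Consider the map
$$\varphi(z)=(2z_1z_2,\,0).$$
Since $|2z_1z_2|\le |z_1|^2+|z_2|^2<1$, it maps $B^2$ into $B^2$. We ask what happens to the size of a holomorphic function $f$ on $B^2$ when we replace it by $f\circ\varphi$. Everything can be computed with monomials.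

When $\zeta$ is distributed according to $\sigma$ on $S\subset\mathbb{C}^2$, the number $|\zeta_1|^2$ is uniformly distributed on $[0,1]$. Hence
$$\int_S|\zeta_1^a\zeta_2^b|^2\,d\sigma=\int_0^1t^a(1-t)^b\,dt=\frac{a!\,b!}{(a+b+1)!}.$$
Distinct monomials are orthogonal, by rotating each coordinate. So if $f=\sum c_{ab}w_1^aw_2^b$, its norm in the Hardy space $H^2(B^2)$ is given by
$$\|f\|_{H^2}^2=\sum_{a,b}|c_{ab}|^2\frac{a!\,b!}{(a+b+1)!}\ \ge\ \sum_k\frac{|c_{k0}|^2}{k+1},$$
with equality if $f$ depends on $w_1$ only. On the other side, $f\circ\varphi=\sum_kc_{k0}\,(2z_1z_2)^k$, and the terms are again orthogonal. The norm of a single term is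
$$s_k:=\int_S|2\zeta_1\zeta_2|^{2k}d\sigma=\frac{4^k(k!)^2}{(2k+1)!}=\prod_{j=1}^k\frac{2j}{2j+1}.$$
Because $(2j)^2>(2j-1)(2j+1)$, we have $\big(\frac{2j}{2j+1}\big)^2>\frac{2j-1}{2j+1}$. Because $4j^2(j+1)<j(2j+1)^2$, we have $\big(\frac{2j}{2j+1}\big)^2<\frac{j}{j+1}$. Both products telescope, so
$$\frac1{\sqrt{2k+1}}\le s_k\le\frac1{\sqrt{k+1}} .$$

The input norm carries the weight $1/(k+1)$ and the output norm carries about $1/\sqrt{k+1}$, so $f\circ\varphi$ need not be in $H^2(B^2)$ and some room must be given. Put the weight $(1-|z|^2)^\beta$, $\beta>-1$, into the target and integrate over the ball with normalized volume $dV$. In polar coordinates (with $t=r^2$),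
$$\int_{B^2}|2z_1z_2|^{2k}(1-|z|^2)^\beta dV=s_k\cdot2\int_0^1t^{2k+1}(1-t)^\beta dt=s_k\cdot\frac{2\,\Gamma(2k+2)\Gamma(\beta+1)}{\Gamma(2k+3+\beta)},$$
which is comparable to $(k+1)^{-1/2-(\beta+1)}$. Comparing with $(k+1)^{-1}$ for each $k$, we find that $f\mapsto f\circ\varphi$ is bounded from $H^2(B^2)$ into this weighted space exactly when $\beta\ge-\frac12$.

For comparison, here are two other maps into $B^2$. The identity of $B^2$ costs nothing: it maps $H^2$ to $H^2$. The map $\lambda\mapsto(\lambda,0)$ from the unit disc $B^1$ to $B^2$ gives $\int_{B^1}|\lambda|^{2k}(1-|\lambda|^2)^\beta dV=\int_0^1t^k(1-t)^\beta dt$, comparable to $(k+1)^{-(\beta+1)}$, so here one needs $\beta\ge0$.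

There is a general theorem, recalled below, which says that $\beta=0$ is enough for every holomorphic map from $B^2$, or from $B^1$, to $B^2$. From $B^1$ the whole allowance can be used up. From $B^2$ our example uses half of it. Is there a worse map $B^2\to B^2$, one that uses all of it?

## 2. The weight allowed by the general theorem, and the gain theorem

**Definitions.** For $n\ge1$ let $B^n=\{z\in\mathbb{C}^n:\sum|z_j|^2<1\}$, let $H(B^n)$ be the space of holomorphic functions on $B^n$, $dV$ normalized volume on $B^n$, and $\sigma$ normalized surface measure on $S=\partial B^n$. For $0<p<\infty$ and $\alpha>-1$, the weighted Bergman space $A^p_\alpha(B^n)$ consists of all $f\in H(B^n)$ with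
$$\|f\|^p_{A^p_\alpha}=\int_{B^n}|f(z)|^p(1-|z|^2)^\alpha\,dV(z)<\infty .$$
We write $A^p_{-1}(B^n)=H^p(B^n)$ for the Hardy space of all $f\in H(B^n)$ with $\|f\|_{H^p}^p=\sup_{0<r<1}\int_S|f(r\zeta)|^pd\sigma(\zeta)<\infty$. So $A^p_\beta$ is defined exactly for $\beta\ge-1$. For a holomorphic map $\varphi:B^m\to B^n$, the composition operator is $C_\varphi f=f\circ\varphi$.

In polar coordinates $\int_{B^n}G\,dV=\int_0^12nr^{2n-1}\int_SG(r\zeta)\,d\sigma(\zeta)\,dr$. A smaller weight means a smaller space: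
$$-1\le\beta_1\le\beta_2\ \Longrightarrow\ A^p_{\beta_1}(B^n)\subset A^p_{\beta_2}(B^n)\ \text{with bounded inclusion.}\tag{1}$$
If $\beta_1>-1$ this is clear from $(1-|z|^2)^{\beta_2}\le(1-|z|^2)^{\beta_1}$. If $\beta_1=-1<\beta_2$, polar coordinates give $\|f\|^p_{A^p_{\beta_2}}\le\|f\|_{H^p}^p\int_0^12nr^{2n-1}(1-r^2)^{\beta_2}dr$, and the last integral is finite.

**Known theorem.** Let $n,m$ be positive integers, $0<p<\infty$, $\alpha\ge-1$. For every holomorphic $\varphi:B^m\to B^n$, $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1}(B^m)$.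

This is Theorem 2.1 of "A Note On Composition Operators In Several Variables", which is also the source of the following problem.

**Problem.** Fix $n\ge2$, $0<p<\infty$, $\alpha\ge-1$. Is there a holomorphic $\varphi:B^n\to B^n$ such that for every $\epsilon$ with $0<\epsilon\le\alpha+n$, $C_\varphi$ does not map $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^n)$?

A positive answer would mean that the target space of the known theorem is sharp for these $n,p,\alpha$. We shall prove that the answer is no for every triple $(n,p,\alpha)$, in a strong form: one explicit $\epsilon_0>0$ works for all $\varphi$ at once.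

The gain is described by the following numbers. For $m\ge2$ and $q>1$ let $\kappa_m(q)>0$ be the positive root of
$$\kappa^2+m\kappa=q(q-1),$$
and let $\gamma_m(q)=q-1-\kappa_m(q)$. Explicitly,
$$\kappa_m(q)=\frac{\sqrt{m^2+4q(q-1)}-m}2,\qquad\gamma_m(q)=\frac{2(q-1)(m-1)}{2q-2+m+\sqrt{m^2+4q(q-1)}} .\tag{2}$$
For the second formula write $\gamma_m(q)=\frac12\big(2q-2+m-\sqrt{m^2+4q(q-1)}\big)$, multiply and divide by the conjugate expression, and use
$$(2q-2+m)^2-(m^2+4q(q-1))=4(q-1)\big[(q-1)+m-q\big]=4(q-1)(m-1).$$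
Hence $0<\gamma_m(q)<q-1$. For example, $\kappa_2(2)=\sqrt3-1$ and $\gamma_2(2)=2-\sqrt3\approx0.268$. The first formula makes sense for $m=1$ too, and gives $\kappa_1(q)=\frac{(2q-1)-1}{2}=q-1$. So $m=1$ is exactly the case with no gain.

**Theorem 1.** Let $m\ge2$, $n\ge1$, $0<p<\infty$, $\alpha\ge-1$ with $(n,\alpha)\ne(1,-1)$, and put $q=n+1+\alpha>1$. If $0\le\epsilon<\gamma_m(q)$, then for every holomorphic $\varphi:B^m\to B^n$, $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^m)$.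

Since $\gamma_m(q)<q-1=\alpha+n$, the target weight exceeds $-1$.

**Answer to the Problem.** Take $m=n\ge2$. Then $q=n+1+\alpha\ge n\ge2$ and
$$\gamma_n(q)=\tfrac12\Big(3n+2\alpha-\sqrt{n^2+4(n+\alpha)(n+1+\alpha)}\Big)>0 .$$
Put $\epsilon_0=\frac12\gamma_n(q)\in(0,\alpha+n]$. By Theorem 1 every $\varphi:B^n\to B^n$ gives a bounded operator $A^p_\alpha(B^n)\to A^p_{\alpha+n-1-\epsilon_0}(B^n)$, so no $\varphi$ has the property asked for.

In the setting of Section 1 ($m=n=2$, $\alpha=-1$, $p=2$, $q=2$), Theorem 1 says that every $\varphi:B^2\to B^2$ maps $H^2(B^2)$ into $A^2_{-\epsilon}(B^2)$ for $\epsilon<2-\sqrt3$, while the map $(2z_1z_2,0)$ fails for every $\epsilon$ in $(\frac12,1]$.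

## 3. Reduction to functions of positive real part

Let $\beta>-1$ and write $dV_\beta=(1-|z|^2)^\beta dV$ on $B^m$. Let $\tau$ be the image of $V_\beta$ under $\varphi$, that is, $\tau(E)=V_\beta(\varphi^{-1}(E))$. Then
$$\|C_\varphi g\|^p_{A^p_\beta(B^m)}=\int_{B^m}|g\circ\varphi|^pdV_\beta=\int_{B^n}|g|^pd\tau .\tag{3}$$
So we want to know for which measures $\tau$ on $B^n$ one has $\int|g|^pd\tau\le C\|g\|^p$. The textbook answer uses the sets
$$S(\zeta,\delta)=\{w\in B^n:|1-\langle w,\zeta\rangle|<\delta\},\qquad\zeta\in\partial B^n,\ \delta>0 .$$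
For $n=1$ this is the part of the disc at distance less than $\delta$ from the boundary point $\zeta$, and its normalized area is at most $\delta^2$. We give the full proof of the criterion, since it rests on a map that we need twice.

**Lemma 1.** For $w\in B^n$ there is a holomorphic map $\varphi_w:B^n\to B^n$ with $\varphi_w\circ\varphi_w=\mathrm{id}$, $\varphi_w(0)=w$, and for all $y\in B^n$
$$1-|\varphi_w(y)|^2=\frac{(1-|w|^2)(1-|y|^2)}{|1-\langle y,w\rangle|^2},\qquad 1-\langle\varphi_w(y),w\rangle=\frac{1-|w|^2}{1-\langle y,w\rangle}.$$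
Its real Jacobian at $y$ is $\big((1-|w|^2)/|1-\langle y,w\rangle|^2\big)^{n+1}$.

*Proof.* This is the involutive automorphism of Rudin, *Function Theory in the Unit Ball of $\mathbb{C}^n$*, Thm 2.2.2. By conjugating with a unitary map we may take $w=(r,0,\dots,0)$, $0\le r<1$, and for $y=(y_1,y')$ we put
$$\varphi_w(y)=\Big(\frac{r-y_1}{1-ry_1},\ \frac{-\sqrt{1-r^2}\,y'}{1-ry_1}\Big).$$
Since $|1-ry_1|^2-|r-y_1|^2=(1-r^2)(1-|y_1|^2)$, we get
$$|1-ry_1|^2-|r-y_1|^2-(1-r^2)|y'|^2=(1-r^2)(1-|y|^2).$$
Dividing by $|1-ry_1|^2$ gives the first formula, and in particular $\varphi_w$ maps $B^n$ into $B^n$. Next,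
$$1-r\frac{r-y_1}{1-ry_1}=\frac{1-r^2}{1-ry_1},$$
which is the second formula. Also $r-\frac{r-y_1}{1-ry_1}=\frac{(1-r^2)y_1}{1-ry_1}$. Dividing this by the previous expression, we see that the first coordinate of $\varphi_w(\varphi_w(y))$ is $y_1$. The remaining coordinates are
$$-\sqrt{1-r^2}\cdot\frac{-\sqrt{1-r^2}\,y'}{1-ry_1}\cdot\frac{1-ry_1}{1-r^2}=y'.$$
Finally, the complex derivative matrix is triangular with diagonal entries $-(1-r^2)/(1-ry_1)^2$ (once) and $-\sqrt{1-r^2}/(1-ry_1)$ ($n-1$ times). Its determinant has modulus $(1-r^2)^{(n+1)/2}/|1-ry_1|^{n+1}$, and the real Jacobian is the square of this. $\square$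

**Lemma 2.** Let $a>-1$, $s=n+1+a$, and let $\tau$ be a positive Borel measure on $B^n$ with $\tau(S(\zeta,\delta))\le M\delta^s$ for all $\zeta\in\partial B^n$, $\delta>0$. Then $\int|g|^pd\tau\le C(n,a,p)\,M\,\|g\|^p_{A^p_a}$ for all $g\in H(B^n)$.

*Proof.* **Step 1: small balls adapted to the boundary.** We need neighborhoods of each point on which $1-|z|^2$ is nearly constant. Put $E(w)=\varphi_w(\frac12B^n)$. If $z=\varphi_w(y)$ with $|y|<\frac12$, then $\frac12<|1-\langle y,w\rangle|<\frac32$, so Lemma 1 gives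
$$\tfrac23(1-|w|^2)<|1-\langle z,w\rangle|<2(1-|w|^2),\qquad\tfrac13(1-|w|^2)\le1-|z|^2\le4(1-|w|^2).$$
Since $\varphi_w$ is an involution, $z\in E(w)$ means $|\varphi_w(z)|<\frac12$. By Lemma 1, $1-|\varphi_w(z)|^2=(1-|w|^2)(1-|z|^2)/|1-\langle z,w\rangle|^2$, which is symmetric in $z$ and $w$. Hence $z\in E(w)$ if and only if $w\in E(z)$.

**Step 2: a pointwise bound for $|g(w)|^p$.** The purpose is to dominate a point value by an average over $E(w)$. The function $|g\circ\varphi_w|^p$ is subharmonic, and $V(\frac12B^n)=4^{-n}$, so the change of variables $y=\varphi_w(z)$ gives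
$$|g(w)|^p\le4^n\int_{\frac12B^n}|g\circ\varphi_w|^pdV=4^n\int_{E(w)}|g(z)|^p\Big(\frac{1-|w|^2}{|1-\langle z,w\rangle|^2}\Big)^{n+1}dV(z).$$
By Step 1 the Jacobian is at most $C(1-|w|^2)^{-(n+1)}$ on $E(w)$, and $(1-|w|^2)^{a}\le C(1-|z|^2)^a$ there. Therefore
$$|g(w)|^p\le C(1-|w|^2)^{-s}\int_{E(w)}|g(z)|^p(1-|z|^2)^a\,dV(z).$$

**Step 3: integrating against $\tau$.** Now we exchange the order of integration; $\tau$ is finite, because $S(\zeta,3)=B^n$. Using $1_{E(w)}(z)=1_{E(z)}(w)$ and the comparability of $1-|w|^2$ and $1-|z|^2$,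
$$\int|g|^pd\tau\le C\int_{B^n}|g(z)|^p(1-|z|^2)^a\,\frac{\tau(E(z))}{(1-|z|^2)^s}\,dV(z).$$

**Step 4: $E(z)$ lies in a set $S(\eta,\delta)$.** It remains to bound $\tau(E(z))$ by the hypothesis. Let $z\ne0$, $\eta=z/|z|$, $w\in E(z)$. Since $\langle w,z\rangle=|z|\langle w,\eta\rangle$,
$$1-\langle w,\eta\rangle=(1-\langle w,z\rangle)-(1-|z|)\langle w,\eta\rangle .$$
By Step 1, with the roles of $z$ and $w$ exchanged, $|1-\langle w,z\rangle|<2(1-|z|^2)$; also $1-|z|\le1-|z|^2$. So $|1-\langle w,\eta\rangle|<3(1-|z|^2)$, that is, $E(z)\subset S(\eta,3(1-|z|^2))$ and $\tau(E(z))\le3^sM(1-|z|^2)^s$. Inserting this in Step 3 finishes the proof. $\square$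

For the image measure $\tau$ in (3) the hypothesis reads
$$V_\beta\{z\in B^m:|1-\langle\varphi(z),\zeta\rangle|<\delta\}\le M\delta^s .$$
The function $F=1/(1-\langle\varphi,\zeta\rangle)$ is holomorphic on $B^m$. It has positive real part, because $\operatorname{Re}F=\operatorname{Re}(1-\langle\varphi,\zeta\rangle)/|1-\langle\varphi,\zeta\rangle|^2$, and the set in question is $\{|F|>1/\delta\}$. By Chebyshev's inequality its measure is at most $\delta^s\int|F|^sdV_\beta$. So the map $\varphi$ has disappeared, and the task is as follows: for $F\in H(B^m)$ with $\operatorname{Re}F>0$, bound the growth of $\int_S|F(r\zeta)|^qd\sigma$ as $r\to1$. A bound of order $(1-r)^{-\kappa}$ lets us use any weight $\beta>\kappa-1$. The weight of the known theorem is $\beta=\alpha+n-1=q-2$, so a gain means an exponent $\kappa<q-1$.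

## 4. The slice argument stops at the exponent $q-1$

The natural first attempt is to restrict to the complex lines through $0$. Each slice is a function on the disc, where sharp tools are available. We carry this out by a differential inequality, because we can then see what has to be added.

Let $q>1$, $f\in H(B^m)$, $u=\operatorname{Re}f>0$, and
$$I(r)=\int_Su(r\zeta)^q\,d\sigma(\zeta).$$
Since $u>0$ is smooth, $u^q\in C^\infty(B^m)$, and we may differentiate under the integral over the compact sphere $S$. So $I\in C^\infty(0,1)$, and $I(r)\to u(0)^q$ as $r\to0^+$. Also $I'(r)\to0$, because the limit is $q\,u(0)^{q-1}$ times the integral over $S$ of the real-linear form $du_0(\zeta)$, which is odd. For $z=r\zeta$ with $0<r<1$, $\zeta\in S$, write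
$$Df(z)=\sum_j\zeta_j\,\partial_jf(z)$$
for the complex derivative in the radial direction.

We use a textbook identity: if $v$ is smooth near a closed ball in $\mathbb{R}^d$ centered at $0$ and $M(r)$ is its mean over the sphere of radius $r$, then $M''+\frac{d-1}rM'$ is the mean of $\Delta v$ over that sphere. (Average $v$ over rotations, which commute with $\Delta$, and write $\Delta$ for a radial function.)

**The slice Laplacian.** Fix $\zeta\in S$ and let $v_\zeta(\lambda)=u(\lambda\zeta)^q$ for $|\lambda|<1$, with circular means $M_\zeta(r)$. For a holomorphic function $g$ of one variable with $\operatorname{Re}g>0$ the real gradient satisfies $|\nabla\operatorname{Re}g|^2=|g'|^2$, so $\Delta(\operatorname{Re}g)^q=q(q-1)(\operatorname{Re}g)^{q-2}|g'|^2$. Take $g(\lambda)=f(\lambda\zeta)$. Its derivative $\sum_j\zeta_j\partial_jf(\lambda\zeta)$ differs from $Df(\lambda\zeta)$ only by a unimodular factor if $\lambda\ne0$. By rotation invariance of $\sigma$, $I(r)=\int_SM_\zeta(r)\,d\sigma(\zeta)$.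 The identity with $d=2$, integrated over $\zeta$, gives
$$I''+\frac1rI'=q(q-1)\int_Su^{q-2}|Df|^2(r\zeta)\,d\sigma(\zeta).\tag{4}$$

**The slice bound.** The Schwarz–Pick lemma in the disc, for functions of positive real part, says $(1-|\lambda|^2)|g'(\lambda)|\le2\operatorname{Re}g(\lambda)$. So $(1-r^2)|Df|\le2u$ on $|z|=r$, and (4) yields
$$(1-r^2)^2\Big(I''+\frac1rI'\Big)\le4q(q-1)I .\tag{5}$$
Also $(rI')'\ge0$ by (4) and $rI'\to0$ as $r\to0^+$, so $I'\ge0$.

**A better variable.** The factors $1-r^2$ become constants if we use the hyperbolic distance. Let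
$$x=\log\frac{1+r}{1-r}\in(0,\infty),\qquad\partial=\frac d{dx}=\frac{1-r^2}2\,\frac d{dr}.$$
Then $(1-r^2)I'=2\,\partial I$, and from $\partial^2I=\frac{1-r^2}4\big((1-r^2)I''-2rI'\big)$ we get $(1-r^2)^2I''=4(\partial^2I+r\,\partial I)$. Dividing by $4$, (5) becomes
$$\partial^2I+\Big[r+\frac{1-r^2}{2r}\Big]\partial I\le q(q-1)I .$$
The bracket equals $\frac{1+r^2}{2r}\ge1$, and $\partial I\ge0$. So $\partial^2I+\partial I-q(q-1)I\le0$.

**Lemma 3.** Let $m\ge1$, $q>1$, $\kappa=\kappa_m(q)$. Let $I$ be a $C^2$ function of $x\in(0,\infty)$ with $I\to I_0>0$ and $\partial I\to0$ as $x\to0^+$, and $\partial^2I+m\,\partial I-q(q-1)I\le0$. Then $I\le I_0e^{\kappa x}$ for $x>0$.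

*Proof.* Since $\kappa(\kappa+m)=q(q-1)$, the operator factors: $(\partial+\kappa+m)(\partial-\kappa)I\le0$. Let $v=\partial I-\kappa I$. Then $\partial v+(\kappa+m)v\le0$, so $e^{(\kappa+m)x}v$ is nonincreasing. As $x\to0^+$ it tends to $-\kappa I_0<0$. Hence $v\le0$, which says that $e^{-\kappa x}I$ is nonincreasing. Its limit at $0^+$ is $I_0$. $\square$

With $m=1$ in Lemma 3 and $\kappa_1(q)=q-1$, the slice argument gives
$$I(r)\le u(0)^q\Big(\frac{1+r}{1-r}\Big)^{q-1}.$$
By the end of Section 3 this allows every $\beta>q-2=\alpha+n-1$, which is no better than the known theorem. On a single slice nothing more can be had. Take $f(\lambda)=\frac{1+\lambda}{1-\lambda}$ on the disc, so that $u(re^{i\theta})=(1-r^2)/|1-re^{i\theta}|^2$. For $|\theta|<1-r$ we have $|1-re^{i\theta}|\le(1-r)+|\theta|<2(1-r)$, so $u\ge\frac1{4(1-r)}$ there. The normalized measure of this arc is $(1-r)/\pi$, and therefore the mean of $u^q$ is at least $\frac1{\pi4^q}(1-r)^{-(q-1)}$. For $q=2$ one can compute it exactly: since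 $u=\sum_kr^{|k|}e^{ik\theta}$, the mean of $u^2$ is $1+2\sum_{k\ge1}r^{2k}=\frac{1+r^2}{1-r^2}$.

So what is needed is a reason why, for $m\ge2$, many slices cannot be this bad at the same time. The example of Section 1 is instructive. Let $f=\frac{1+\psi}{1-\psi}$ with $\psi=2z_1z_2$ on $B^2$. Then $\psi(\lambda\zeta)=2\zeta_1\zeta_2\lambda^2$, and the slice function is unbounded only for the null set of $\zeta\in S$ with $|\zeta_1|=|\zeta_2|$. Since $u=1+\sum_{k\ge1}(\psi^k+\overline{\psi^k})$, orthogonality gives $\int_Su(r\zeta)^2d\sigma=1+2\sum_{k\ge1}s_kr^{4k}$ with $s_k$ comparable to $k^{-1/2}$, which grows like $(1-r)^{-1/2}$. The slice bound for $q=2$ is $(1-r)^{-1}$. The slice bound ignores how $f$ changes from one slice to the next.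

## 5. Two Laplacians sharing one Schwarz–Pick budget

For $z=r\zeta$ as above put
$$|\nabla f|^2=\sum_j|\partial_jf|^2,\qquad T(z)=|\nabla f(z)|^2-|Df(z)|^2\ge0 .$$
The quantity $T$ measures the derivatives in complex directions orthogonal to $\zeta$. Two facts about it combine. First, the Schwarz–Pick lemma in the ball bounds a sum of $|Df|^2$ and $T$ with suitable weights, so large $T$ leaves less room for $Df$. Second, $T$ is forced on us: the difference between the full Laplacian in $\mathbb{R}^{2m}$ and the slice Laplacian expresses $I'$ through $\int u^{q-2}T\,d\sigma$. If $I$ grows, then $T$ is large on average, and the growth of $I$ uses up part of the budget that drives $I''$.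

**Lemma 4 (Schwarz–Pick in the ball).** Let $f\in H(B^m)$ with $u=\operatorname{Re}f>0$. For $|z|=r\in(0,1)$,
$$(1-r^2)^2|Df(z)|^2+(1-r^2)T(z)\le4u(z)^2 .$$

*Proof.* Both sides are unchanged if we precompose with a unitary map, so let $z=(r,0,\dots,0)$. Then $Df(z)=\partial_1f(z)$ and $T(z)=\sum_{j\ge2}|\partial_jf(z)|^2$. With the map of Lemma 1 (for $w=z$, in dimension $m$) put
$$\Phi(y)=\varphi_z(-y)=\Big(\frac{r+y_1}{1+ry_1},\ \frac{\sqrt{1-r^2}\,y'}{1+ry_1}\Big).$$
It maps $B^m$ into $B^m$, $\Phi(0)=z$, and $\Phi'(0)=\operatorname{diag}(1-r^2,\sqrt{1-r^2},\dots,\sqrt{1-r^2})$. Let $g=f\circ\Phi$. By the chain rule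
$$|\nabla g(0)|^2=(1-r^2)^2|\partial_1f(z)|^2+(1-r^2)\sum_{j\ge2}|\partial_jf(z)|^2,$$
which is the left side of the lemma. Next let
$$h=\frac{g-g(0)}{g+\overline{g(0)}} .$$
Because $|a+\bar b|^2-|a-b|^2=4\operatorname{Re}a\operatorname{Re}b$, and $\operatorname{Re}g>0$, $h$ maps $B^m$ into the unit disc; and $h(0)=0$. For a unit vector $\xi$ the Schwarz lemma for $\lambda\mapsto h(\lambda\xi)$ gives $|\sum_j\xi_j\partial_jh(0)|\le1$. Choosing $\xi$ parallel to the complex conjugate of the vector $(\partial_jh(0))_j$, we get $|\nabla h(0)|\le1$. Finally $\nabla h(0)=\nabla g(0)/(g(0)+\overline{g(0)})=\nabla g(0)/(2u(z))$, so $|\nabla g(0)|^2\le4u(z)^2$. $\square$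

The two weights differ: near the boundary $T$ is charged $1-r^2$ while $|Df|^2$ is charged $(1-r^2)^2$. We shall see that this is exactly the scaling that changes the coefficient of $\partial I$ from $1$ to $m$.

**Theorem 2.** Let $m\ge2$, $q>1$, $f\in H(B^m)$, $u=\operatorname{Re}f>0$. Then for $0\le r<1$
$$\int_Su(r\zeta)^q\,d\sigma(\zeta)\le u(0)^q\Big(\frac{1+r}{1-r}\Big)^{\kappa_m(q)} .$$

*Proof.* For $r=0$ there is equality. Let $0<r<1$, with $I$, $x$ and $\partial$ as in Section 4.

**Step 1: the full Laplacian.** We want a second identity for $I$, one that sees all derivatives of $f$. The real gradient of $u$ on $\mathbb{R}^{2m}$ satisfies $|\nabla_{\mathbb{R}}u|^2=\sum_j|\partial_jf|^2$, by the one-variable formula in each coordinate, and $u$ is harmonic. So $\Delta(u^q)=q(q-1)u^{q-2}|\nabla f|^2$. The identity for spherical means with $d=2m$ gives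
$$I''+\frac{2m-1}rI'=q(q-1)\int_Su^{q-2}|\nabla f|^2(r\zeta)\,d\sigma(\zeta).\tag{6}$$

**Step 2: the tangential derivatives are controlled by $I'$.** Subtract (4) from (6):
$$\frac{2m-2}r\,I'=q(q-1)\int_Su^{q-2}T(r\zeta)\,d\sigma(\zeta)\ge0 .\tag{7}$$
In particular $I'\ge0$.

**Step 3: spend the Schwarz–Pick budget.** The purpose is an inequality in $I$ alone. Multiply Lemma 4 by $q(q-1)u^{q-2}$, integrate over $S$, and insert (4) for the first term and (7) for the second:
$$(1-r^2)^2\Big(I''+\frac1rI'\Big)+(1-r^2)\,\frac{2m-2}r\,I'\le4q(q-1)I .\tag{8}$$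
Compared with the slice inequality (5), the second term on the left is new.

**Step 4: pass to the variable $x$.** We make the coefficients constant. By $(1-r^2)I'=2\,\partial I$ and $(1-r^2)^2I''=4(\partial^2I+r\,\partial I)$, inequality (8) divided by $4$ reads
$$\partial^2I+\Big[r+\frac{1-r^2}{2r}+\frac{m-1}r\Big]\partial I\le q(q-1)I .$$
The bracket is $\frac{1+r^2}{2r}+\frac{m-1}r\ge1+(m-1)=m$, and $\partial I\ge0$ by Step 2. Hence
$$\partial^2I+m\,\partial I-q(q-1)I\le0\qquad(x>0).$$

**Step 5: integrate the inequality.** This is Lemma 3 with $I_0=u(0)^q$. Its hypotheses at $0^+$ hold because $I\to u(0)^q$ and $\partial I=\frac{1-r^2}2I'\to0$. We obtain $I\le u(0)^qe^{\kappa_m(q)x}$, which is the claim. $\square$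

For $m=2$, $q=2$ the exponent is $\sqrt3-1\approx0.732$. The slice bound has exponent $1$, and the function built from $2z_1z_2$ in Section 4 has growth exponent $\frac12$.

## 6. From mean growth to bounded operators

Theorem 2 controls $\operatorname{Re}f$, and we need $|f|$. Here we use M. Riesz's theorem: for $1<q<\infty$ there is $C_q$ such that, if $g$ is holomorphic near $|\lambda|\le r$, the mean of $|g-i\operatorname{Im}g(0)|^q$ over $|\lambda|=r$ is at most $C_q$ times the mean of $|\operatorname{Re}g|^q$. This is where $q>1$ is used.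

**Corollary.** Let $m\ge2$, $q>1$, $\beta>\kappa_m(q)-1$, $\Lambda>0$. There is $C=C(m,q,\beta)$ such that every $f\in H(B^m)$ with $\operatorname{Re}f>0$ and $|f(0)|\le\Lambda$ satisfies
$$\int_{B^m}|f|^q(1-|z|^2)^\beta\,dV\le C\Lambda^q .$$

*Proof.* Let $u=\operatorname{Re}f$. By Riesz's theorem and $|a+b|^q\le2^{q-1}(|a|^q+|b|^q)$, the mean of $|g|^q$ over $|\lambda|=r$ is at most $2^{q-1}$ times the sum of $C_q$ times the mean of $|\operatorname{Re}g|^q$ and $|g(0)|^q$. Apply this to $g(\lambda)=f(\lambda\zeta)$ and integrate over $\zeta\in S$. By Theorem 2, and since $u(0)\le\Lambda$ and $1\le\frac{1+r}{1-r}=\frac{(1+r)^2}{1-r^2}\le\frac4{1-r^2}$,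
$$\int_S|f(r\zeta)|^qd\sigma\le C\Big(\int_Su(r\zeta)^qd\sigma+|f(0)|^q\Big)\le C'\Lambda^q\Big(\frac4{1-r^2}\Big)^{\kappa_m(q)} .$$
Multiply by $2mr^{2m-1}(1-r^2)^\beta$ and integrate over $0<r<1$. The integral converges because $\beta-\kappa_m(q)>-1$. $\square$

**Proof of Theorem 1.** **Step 1: make room in the exponent.** Lemma 2 needs $a>-1$, while $\alpha=-1$ is allowed. We go around this by raising $\alpha$ a little. Let
$$\beta=\alpha+n-1-\epsilon=q-2-\epsilon .$$
Since $\epsilon<\gamma_m(q)=q-1-\kappa_m(q)$, we have $\beta>\kappa_m(q)-1>-1$. The function $\kappa_m$ is continuous, so we can choose $q'>q$ with $\beta>\kappa_m(q')-1$. Put $\alpha'=q'-n-1>\alpha\ge-1$. By (1), $A^p_\alpha(B^n)\subset A^p_{\alpha'}(B^n)$ with bounded inclusion. So it suffices to bound $C_\varphi:A^p_{\alpha'}(B^n)\to A^p_\beta(B^m)$.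

**Step 2: estimate the image measure.** We check the hypothesis of Lemma 2 for the image $\tau$ of $V_\beta$ under $\varphi$. Fix $\zeta\in\partial B^n$, let $\psi=\langle\varphi,\zeta\rangle$, so $|\psi|<1$, and $F=1/(1-\psi)$. As in Section 3, $\operatorname{Re}F>0$; and $|F(0)|\le\Lambda:=1/(1-|\varphi(0)|)$, which does not depend on $\zeta$. By Chebyshev's inequality and the Corollary with exponent $q'$, for every $\delta>0$,
$$\tau(S(\zeta,\delta))=V_\beta\{z\in B^m:|F(z)|>1/\delta\}\le\delta^{q'}\int_{B^m}|F|^{q'}dV_\beta\le C\Lambda^{q'}\delta^{q'}=C\Lambda^{q'}\delta^{\,n+1+\alpha'},$$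
with $C$ independent of $\zeta$ and $\delta$.

**Step 3: conclude.** By Lemma 2 with $a=\alpha'$ and $M=C\Lambda^{q'}$, together with (3), $\|C_\varphi g\|^p_{A^p_\beta}=\int|g|^pd\tau\le C'\|g\|^p_{A^p_{\alpha'}}$. $\square$

This proves Theorem 1, and with it the answer stated in Section 2: for $m=n\ge2$ and every $0<p<\infty$, $\alpha\ge-1$, the answer to the Problem is no.

## 7. Limits on the gain, the sharp cases, and compactness

Three complements show how far the gain can go. They are not needed for the Problem.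

**(C1) Classification.** For all $m,n\ge1$, $0<p<\infty$, $\alpha\ge-1$: the known theorem is sharp (the target cannot be replaced, for all $\varphi$, by a smaller space $A^p_{\alpha+n-1-\epsilon}(B^m)$ with $\epsilon>0$ and $\alpha+n-1-\epsilon\ge-1$) if and only if $m=1$ or $(n,\alpha)=(1,-1)$.

**(C2) Limits on the gain.** Let $m\ge2$, $q=n+1+\alpha>1$, and let $\epsilon^*$ be the supremum of those $\epsilon\in[0,\alpha+n]$ for which all $\varphi$ induce bounded operators $A^p_\alpha(B^n)\to A^p_{\alpha+n-1-\epsilon}(B^m)$. Then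
$$\gamma_m(q)\le\epsilon^*\le\min\{\tfrac{m-1}2,\ \alpha+n\}.$$
The bounds match asymptotically: $\gamma_m(q)\to\frac{m-1}2$ as $\alpha\to\infty$ ($m,n$ fixed), and $\gamma_m(q)\to\alpha+n$ as $m\to\infty$ ($n,\alpha$ fixed).

**(C3) Compactness.** If $m\ge2$ and $(n,\alpha)\ne(1,-1)$, then $C_\varphi:A^p_\alpha(B^n)\to A^p_{\alpha+n-1}(B^m)$ is compact for every $\varphi$.

The exact value of $\epsilon^*$ is not determined here.

**A necessary condition.** To show that an operator is unbounded we test it on powers of a kernel. Let $\beta>-1$, $q=n+1+\alpha>1$, let $\psi$ be a holomorphic map of $B^m$ into the disc, $\varphi=(\psi,0,\dots,0)$, and suppose that $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded. Let $g_\rho(w)=(1-\rho w_1)^{-N}$ with $0<\rho<1$ and an integer $N$ with $pN>q$. We use Rudin, Prop. 1.4.10: for $c>0$ and $t>-1$,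
$$\int_{B^n}\frac{(1-|w|^2)^t\,dV(w)}{|1-\langle z,w\rangle|^{n+1+t+c}}\le C(1-|z|^2)^{-c},\qquad\int_S\frac{d\sigma(\zeta)}{|1-\langle z,\zeta\rangle|^{n+c}}\le C(1-|z|^2)^{-c} .$$
With $c=pN-q$ this gives $\|g_\rho\|^p_{A^p_\alpha}\le C(1-\rho)^{q-pN}$, also for $\alpha=-1$, where $q=n$. Put $\delta=1-\rho$. On the set $\{|1-\psi|<\delta\}$ we have $|1-\rho\psi|\le|1-\psi|+(1-\rho)|\psi|\le2\delta$, so $|g_\rho\circ\varphi|^p\ge(2\delta)^{-pN}$ there. Hence $(2\delta)^{-pN}V_\beta\{|1-\psi|<\delta\}\le C\delta^{q-pN}$, that is,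
$$V_\beta\{|1-\psi|<\delta\}\le C\delta^q\qquad(0<\delta<1).\tag{9}$$
If the target is $H^p(B^m)$ instead, then similarly
$$\sigma\{|1-\psi|<\delta\}\le C\delta^q\qquad(0<\delta<1)\tag{10}$$
for the radial boundary values of $\psi$: apply Fatou's lemma to $|1-\rho\psi(r\,\cdot)|^{-pN}$ on $S$ as $r\to1$, and argue as before.

**Proof of (C2).** The lower bound is Theorem 1, and $\epsilon^*\le\alpha+n$ holds by definition.

For $\epsilon^*\le\frac{m-1}2$, suppose that all $\varphi$ give bounded operators for some $\epsilon$ with $\frac{m-1}2<\epsilon\le\alpha+n$. By (1) the same holds for all smaller $\epsilon$. So we may decrease $\epsilon$ slightly and assume $\frac{m-1}2<\epsilon<\alpha+n$, that is, $\beta=q-2-\epsilon>-1$. Take $\psi(z)=\sum_jz_j^2$, which maps $B^m$ into the disc. (For $m=2$ this is $2z_1z_2$ after a unitary change of variables, since $2\cdot\frac{z_1+iz_2}{\sqrt2}\cdot\frac{z_1-iz_2}{\sqrt2}=z_1^2+z_2^2$.) Write $z=x+iy$ with $x,y\in\mathbb{R}^m$, so $\psi=|x|^2-|y|^2+2i\,x\cdot y$.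 For small $\delta$ consider the set given by
$$1-\tfrac\delta4<|x|^2<1-\tfrac\delta8,\qquad|y|^2<\tfrac\delta{16},\qquad|x\cdot y|<\tfrac\delta8 .$$
On it $1-|z|^2=1-|x|^2-|y|^2$ lies in $(\frac\delta{16},\frac\delta4)$, so the weight $(1-|z|^2)^\beta$ is comparable to $\delta^\beta$, and $|1-\psi|\le(1-|x|^2)+|y|^2+2|x\cdot y|\le\frac\delta4+\frac\delta{16}+\frac\delta4<\delta$. The points $x$ fill a shell of volume at least $c\,\delta$. For fixed $x$, split $y$ into its component $y_\parallel$ along $x$ and the orthogonal part $y_\perp$. If $|y_\parallel|<\frac\delta8$ and $|y_\perp|^2<\frac\delta{32}$, then $|x\cdot y|\le|y_\parallel|<\frac\delta8$ and $|y|^2<\frac{\delta^2}{64}+\frac\delta{32}\le\frac\delta{16}$. These $y$ have volume at least $c\,\delta\cdot\delta^{(m-1)/2}$. Altogether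
$$V_\beta\{|1-\psi|<\delta\}\ge c\,\delta^{\beta+2+(m-1)/2}.$$
But $q=\beta+2+\epsilon>\beta+2+\frac{m-1}2$, so this contradicts (9) as $\delta\to0$.

The two limits can be read off from (2). As $q\to\infty$ with $m$ fixed, the denominator divided by $q$ tends to $4$, so $\gamma_m(q)\to\frac{2(m-1)}4=\frac{m-1}2$. As $m\to\infty$ with $q$ fixed, the denominator divided by $m$ tends to $2$, so $\gamma_m(q)\to q-1=\alpha+n$. $\square$

In addition, the value $\epsilon=\alpha+n$ itself, where the target is $H^p(B^m)$, always fails in the situation of (C2). By Aleksandrov (1982) and Løw (1982) there is a nonconstant inner function $\psi$ on $B^m$, that is, a holomorphic function into the disc with radial boundary values of modulus $1$ almost everywhere. Composing with a disc automorphism if necessary, we may take $\psi(0)=0$. Then $\int_S\psi^kd\sigma=\psi(0)^k=0$ for all $k\ge1$, so the boundary map pushes $\sigma$ to normalized arc length, and $\sigma\{|1-\psi|<\delta\}\ge c\,\delta$. As $q>1$, this contradicts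 (10).

**Proof of (C1).** If $m\ge2$ and $(n,\alpha)\ne(1,-1)$, Theorem 1 with some $0<\epsilon<\gamma_m(q)$ shows that the target is not sharp. If $(n,\alpha)=(1,-1)$, the target is $A^p_{-1}=H^p$, and there is no smaller space in the scale. Let finally $m=1$, $(n,\alpha)\ne(1,-1)$ and $0<\epsilon\le\alpha+n$, and take $\psi(z)=z$. Suppose first $\beta=q-2-\epsilon>-1$. The disc with center $1-\frac\delta2$ and radius $\frac\delta4$ lies in $\{|1-z|<\delta\}$, and on it $1-|z|$ is between $\frac\delta4$ and $\frac{3\delta}4$. So $V_\beta\{|1-z|<\delta\}\ge c\,\delta^{\beta+2}$ for $0<\delta<1$, and $\beta+2=q-\epsilon<q$ contradicts (9). If $\beta=-1$, boundedness into $H^p$ would by (1) imply boundedness for all smaller $\epsilon>0$, which we have just excluded. $\square$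

**Proof of (C3).** Let $\beta_0=\alpha+n-1$, choose $0<\epsilon<\gamma_m(q)$, and let $\beta=\beta_0-\epsilon>-1$. Let $(g_k)$ be bounded in $A^p_\alpha(B^n)$. By Theorem 1, the functions $h_k=g_k\circ\varphi$ are bounded in $A^p_\beta(B^m)$. By subharmonicity of $|h_k|^p$ they are then bounded uniformly on compact sets. By Montel's theorem a subsequence converges locally uniformly to some $h$, and $h\in A^p_\beta(B^m)$ by Fatou's lemma. For $0<R<1$,
$$\int_{|z|\ge R}|h_k-h|^p(1-|z|^2)^{\beta_0}dV\le(1-R^2)^\epsilon\,\|h_k-h\|^p_{A^p_\beta}\le C(1-R^2)^\epsilon,$$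
with $C$ independent of $k$ and $R$. Along the subsequence the integral over $|z|<R$ tends to $0$. Letting $k\to\infty$ along the subsequence and then $R\to1$, we get $h_k\to h$ in $A^p_{\beta_0}(B^m)$. $\square$
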